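# Double Limits Inside a Single Tracial Ultrapower

## 1. Reading a double limit along one sequence

A *free ultrafilter* $\omega$ on a countable set $J$ is a family of subsets of $J$, closed under supersets and finite intersections, containing exactly one of $S$, $J\setminus S$ for each $S\subset J$, and containing no finite set. For a bounded family $(t_k)_{k\in J}$ of complex numbers, $\lim_{k\to\omega}t_k$ is the unique $t$ such that $\{k:|t_k-t|<\varepsilon\}\in\omega$ for every $\varepsilon>0$. If $i:J\to J'$ is a map, then $i_*\omega=\{S\subset J':i^{-1}(S)\in\omega\}$ is again an ultrafilter, possibly principal, and $\lim_{k\to\omega}t_{i(k)}=\lim_{i_*\omega}t$.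

Fix free ultrafilters $U,V$ on $\mathbb N$ and consider the iterated limit $\lim_{y\to V}\lim_{x\to U}t_{x,y}$ of a bounded array. We have a free ultrafilter $\omega$ on $\mathbb N$ and try to produce the same number as a single limit, by walking through the array: we look for $i(k)=(p(k),q(k))$ with
$$\lim_{k\to\omega}t_{i(k)}=\lim_{y\to V}\lim_{x\to U}t_{x,y}\quad\text{for every bounded array }t. \tag{1}$$

Try the diagonal $i(k)=(k,k)$ on the array with $t_{x,y}=1$ if $x>y$ and $t_{x,y}=0$ otherwise. For fixed $y$ all but finitely many $x$ give $1$, so the double limit is $1$; along the diagonal we read $0$. Try instead $i(k)=(k+1,k)$. The first array now comes out right, but the array with $t_{x,y}=1$ exactly when $x=y+1$ does not: for fixed $y$ only one $x$ gives $1$, so its double limit is $0$, and we read $1$.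

These failures are two instances of one. Suppose $q$ is injective on some $X\in\omega$, and let $t$ be the indicator of $i[X]$. Along $\omega$ we read $1$. But each horizontal line $\{(x,y):x\in\mathbb N\}$ meets $i[X]$ in at most one point, so the double limit is $0$. Suppose instead $q$ has a constant value $c$ on some $X\in\omega$, and again let $t$ be the indicator of $i[X]$. We read $1$; for $y\ne c$ the inner limit is $0$, and $V$ is free, so the double limit is $0$. Thus (1) fails whenever $q$ is constant or injective on a member of $\omega$.

For other ultrafilters (1) is easy. Put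
$$E\in U\otimes V\iff\{y:\{x:(x,y)\in E\}\in U\}\in V .$$
This is a free ultrafilter on $\mathbb N^2$, and $\lim_{U\otimes V}t=\lim_{y\to V}\lim_{x\to U}t_{x,y}$ for bounded $t$. If $\beta:\mathbb N^2\to\mathbb N$ is a bijection and $\omega=\beta_*(U\otimes V)$, then $i=\beta^{-1}$ satisfies (1). So whether a single limit can imitate some double limit by walking depends on the ultrafilter. The question of these notes arises when the numbers are replaced by operators, and when the imitation may be any embedding of algebras, not only one that comes from walking through an array.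

## 2. Iterated tracial ultrapowers

Let $M_k$ ($k\in J$) be von Neumann algebras with faithful normal tracial states $\tau_k$, and write $\|x\|_2=\tau_k(x^*x)^{1/2}$. The *tracial ultraproduct* $\prod_\omega M_k$ is the algebra of operator-norm bounded families $(x_k)$, $x_k\in M_k$, modulo the ideal of those with $\lim_{k\to\omega}\|x_k\|_2=0$. Its trace is $\tau_\omega([x_k]_k)=\lim_{k\to\omega}\tau_k(x_k)$, which is faithful. If all $M_k$ equal $N$ we write $N^\omega$. We use three textbook facts. The ultrapower of a $II_1$-factor is a $II_1$-factor. A bounded family modulo the ideal is a $C^*$-quotient, and elements of a $C^*$-quotient lift without increasing the norm; so every element of norm at most $1$ is represented by a family in the unit balls. A $*$-homomorphism of $C^*$-algebras is contractive.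

Here is the operator version of "a double limit is a limit along $U\otimes V$".

**Identification of iterated ultrapowers.** For a $II_1$-factor $N$ and free $U,V$ on $\mathbb N$, we have $(N^U)^V\cong N^{U\otimes V}$, trace-preservingly.

Indeed, consider the $*$-homomorphism $\ell^\infty(\mathbb N^2,N)\to(N^U)^V$, $(a_{x,y})\mapsto[([(a_{x,y})_x]_U)_y]_V$. It is onto: an element of $(N^U)^V$ is represented by a bounded sequence $(\xi_y)$ in $N^U$, and each $\xi_y$ lifts to a family $(a_{x,y})_x$ of norm at most $\|\xi_y\|$, so the whole array is bounded. The trace of the image is $\lim_{y\to V}\lim_{x\to U}\tau(a_{x,y})=\lim_{U\otimes V}\tau(a_{x,y})$. Applied to $a^*a$, this shows that the kernel is $\{a:\lim_{U\otimes V}\tau(a^*a)=0\}$, the ideal that defines $N^{U\otimes V}$.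

Now let $R$ be the hyperfinite $II_1$-factor. "Embeds" means: there is an injective, unital, trace-preserving $*$-homomorphism. The question, asked as Question 2 at http://mathoverflow.net/q/133437, reads: for every free ultrafilter $\omega$ on $\mathbb N$, are there free ultrafilters $\omega',\omega''$ on $\mathbb N$, which may depend on $\omega$, such that $(R^{\omega'})^{\omega''}$ embeds into $R^\omega$? We work in ZFC and do not assume the Continuum Hypothesis.

The answer is that the statement is independent of ZFC, if ZFC is consistent. Precisely, we shall prove two theorems.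

**Theorem A (ZFC+CH).** For all free $\omega,\omega',\omega''$ on $\mathbb N$, $(R^{\omega'})^{\omega''}$ embeds into $R^\omega$.

**Theorem B.** It is consistent with ZFC (if ZFC is consistent) that $\mathfrak c=\omega_2$ and there is a free ultrafilter $\omega$ such that for no free $\omega',\omega''$ does $(R^{\omega'})^{\omega''}$ embed into $R^\omega$. More precisely, under the axiom $\mathrm{CPA}_{cube}$ of Section 5, every selective $\omega$ has this property.

## 3. Reindexing, and where selective ultrafilters stop it

Write $W\le_{RK}\omega$ if $W=i_*\omega$ for some map $i$. A principal ultrafilter is $\le_{RK}$ every $\omega$, by a constant map.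

The first thing to try is Section 1 with operators. If $i_*\omega=\omega'\otimes\omega''$, then $(a_{x,y})\mapsto(a_{i(k)})_k$ induces a trace-preserving embedding $(R^{\omega'})^{\omega''}\cong R^{\omega'\otimes\omega''}\hookrightarrow R^\omega$, because $\lim_{k\to\omega}\tau(a_{i(k)})=\lim_{i_*\omega}\tau(a)$. With $\omega=\beta_*(\omega'\otimes\omega'')$ we see, in ZFC, that some $\omega$ admit such pairs. So the conclusion of Theorem B can never hold for all $\omega$.

This approach stops at the following class. A free ultrafilter $\omega$ on $\mathbb N$ is *selective* (equivalently, *Ramsey*) if every $c:[\mathbb N]^2\to2$ has a homogeneous set in $\omega$, that is, an $X\in\omega$ such that $c$ is constant on the pairs from $X$. Under CH such ultrafilters exist. We use selectivity in three forms.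

**(S)** If $\omega$ is selective and $H_m\in\omega$ for $m\in\mathbb N$, there is $X\in\omega$ with $k\in H_m$ for all $m<k$ in $X$. Moreover $X$ may be taken inside any given member of $\omega$.

To see this, color $\{m<k\}$ by whether $k\in H_m$, and let $X\in\omega$ be homogeneous. If the color were negative, then with $m=\min X$ we would have $H_m\cap X\subset\{m\}$; but $H_m\cap X\in\omega$ is infinite. So the color is positive. Subsets of $X$ that lie in $\omega$ work too, which gives the last sentence.

**(S′)** If $\omega$ is selective, every function on $\mathbb N$ is constant or injective on a member of $\omega$.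

Color $\{a<b\}$ by whether the values at $a$ and $b$ agree; a homogeneous set gives one or the other.

**(P)** If $\omega$ is selective and $U,V$ are free, then $U\otimes V\not\le_{RK}\omega$.

This is the hand computation of Section 1. Suppose $i_*\omega=U\otimes V$ and let $\mathrm{pr}_2(x,y)=y$. By (S′), $\mathrm{pr}_2\circ i$ is constant or injective on some $X\in\omega$, so $\mathrm{pr}_2$ is constant or injective on $i[X]\in U\otimes V$. It is not constant, since $V$ is free. It is not injective, since some section $\{x:(x,y)\in i[X]\}$ lies in $U$ and so is infinite. In particular, $\beta_*(U\otimes V)$ is an example of a free ultrafilter that is not selective.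

So reindexing never produces an embedding into $R^\omega$ for selective $\omega$. But an embedding need not be a reindexing, and under CH plenty of others exist: Theorem A covers selective $\omega$ as well. So (P) cannot be the whole reason for Theorem B. We have to find a universe in which an arbitrary embedding still leaves enough of a reindexing behind to contradict (P).

## 4. Embeddings by saturation under CH

We recall the little continuous logic that we need; the framework, in which tracial von Neumann algebras are metric structures in a countable language and the tracial ultrapower is the metric ultrapower, is in Farah–Hart–Sherman, *Model theory of operator algebras II* (Israel J. Math. 201, 2014). Variables range over the operator-norm unit ball. Atomic formulas are $\operatorname{Re}\tau(p)$ and $\operatorname{Im}\tau(p)$ for $*$-polynomials $p$ in noncommuting variables with coefficients in $\mathbb Q(\sqrt{-1})$, constant terms allowed. Further formulas come by rational linear combinations, $\max$, $\sup_x$ and $\inf_x$; since $|\varphi|=\max(\varphi,-\varphi)$, absolute values are available. There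 are countably many formulas. For example, $\sup_x\sup_y\tau\big((xy-yx)^*(xy-yx)\big)$ is a formula without free variables, and its value is $0$ exactly in commutative algebras. The *type* of a family $(a_\eta)$ in the unit ball records the values of all formulas at all finite lists of the $a_\eta$. We write $M\equiv M'$ if all formulas without free variables have the same value in $M$ and $M'$. Łoś's theorem says $\varphi([a_{1,k}]_k,\dots,[a_{n,k}]_k)=\lim_{k\to\omega}\varphi(a_{1,k},\dots,a_{n,k})$ for representing families in the unit balls. In particular $R\equiv R^\omega$ for every free $\omega$, also on $\mathbb N^2$.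

**Saturation of $R^\omega$.** Let $\bar b=(b_0,b_1,\dots)$ be a countable list in the unit ball of $R^\omega$ and let $\varphi_j(x,\bar b)=r_j$ ($j\ge1$) be countably many conditions, each mentioning finitely many of the parameters. Suppose that for all $m$ and $\varepsilon>0$ some $x$ in the unit ball of $R^\omega$ has $|\varphi_j(x,\bar b)-r_j|<\varepsilon$ for $j\le m$. Then some $x$ in the unit ball satisfies all the conditions.

This is the $\omega_1$-saturation of ultrapowers along countably incomplete ultrafilters (Ben Yaacov–Berenstein–Henson–Usvyatsov, *Model theory for metric structures*, 2008). Here is the argument. Represent $b_l$ by $(b_{l,k})_k$ in the unit ball of $R$ and write $\bar b_k=(b_{0,k},b_{1,k},\dots)$. For $m\ge1$ let $X_m$ be the set of $k\ge m$ for which some $x$ in the unit ball of $R$ has $|\varphi_j(x,\bar b_k)-r_j|<\frac1m$ for all $j\le m$. By hypothesis some $x=[x_k]_k$ has $|\varphi_j(x,\bar b)-r_j|<\frac1m$ for $j\le m$, and Łoś's theorem shows that $x_k$ does the same at $\bar b_k$ for $\omega$-most $k$; so $X_m\in\omega$. For $k\in X_1$ let $m(k)$ be the largest $m$ with $k\in X_m$;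 it exists since $X_m\subset[m,\infty)$. Choose $x_k$ as in the definition of $X_{m(k)}$, and $x_k=0$ for $k\notin X_1$. If $k\in X_m$ then $m(k)\ge m$, so $|\varphi_j(x_k,\bar b_k)-r_j|<\frac1m$ for $j\le m$. Hence $\lim_\omega\varphi_j(x_k,\bar b_k)=r_j$ for all $j$, and $x=[x_k]_k$ is as required, by Łoś's theorem.

**Proof of Theorem A.** Assume CH and let $M=R^{\omega'\otimes\omega''}\cong(R^{\omega'})^{\omega''}$. By Łoś's theorem $M\equiv R\equiv R^\omega$. Since $R$ acts on a separable Hilbert space, $|R|\le\mathfrak c$, so $|M|\le\mathfrak c^{\aleph_0}=\mathfrak c=\omega_1$.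

**Step 1: a copy of the unit ball with the same type.** Enumerate the unit ball of $M$ as $(a_\xi)_{\xi<\omega_1}$. We choose recursively $b_\xi$ in the unit ball of $R^\omega$ so that $(b_\eta)_{\eta\le\xi}$ and $(a_\eta)_{\eta\le\xi}$ have equal types. Let $\xi<\omega_1$ and suppose this is done below $\xi$. Then $(a_\eta)_{\eta<\xi}$ and $(b_\eta)_{\eta<\xi}$ have equal types, because a formula mentions only finitely many indices; for $\xi=0$ this says $M\equiv R^\omega$. As $\xi$ is countable, there are countably many formulas $\varphi_j(x,\cdot)$ with parameters indexed by $\eta<\xi$. Let $r_j=\varphi_j(a_\xi,(a_\eta))$. Given $m$ and $\varepsilon$, pick rational $q_j$ with $|q_j-r_j|<\varepsilon/3$. The formula $\inf_x\max_{j\le m}|\varphi_j(x,\cdot)-q_j|$ has value less than $\varepsilon/3$ at $(a_\eta)$, as $x=a_\xi$ shows. So it has the same value at $(b_\eta)$, and some $x$ in the unit ball of $R^\omega$ has $|\varphi_j(x,(b_\eta))-r_j|<\frac23\varepsilon<\varepsilon$ for $j\le m$. By saturation there is $b_\xi$ with $\varphi_j(b_\xi,(b_\eta))=r_j$ for all $j$. The recursion continues for all $\xi<\omega_1$.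

**Step 2: from types to a homomorphism.** Equality of types gives
$$\tau(p(a_{\xi_1},\dots,a_{\xi_n}))=\tau_\omega(p(b_{\xi_1},\dots,b_{\xi_n})) \tag{2}$$
for all $*$-polynomials $p$ with coefficients in $\mathbb Q(\sqrt{-1})$, hence by continuity with coefficients in $\mathbb C$. Let $T(a_\xi)=b_\xi$. If $a_\xi=a_\eta$, then (2) gives $\|b_\xi-b_\eta\|_2=0$, so $T$ is well defined on the unit ball. For $a\in M$ put $T(a)=rT(a/r)$ with any $r\ge\max(\|a\|,1)$. Independence of $r$ and the identities $T(ab)=T(a)T(b)$, $T(a+\mu b)=T(a)+\mu T(b)$, $T(a^*)=T(a)^*$, $T(1)=1$ all hold for one reason: after scaling, $\|\text{difference of the two sides}\|_2^2$ is the trace of a $*$-polynomial in finitely many $b_\xi$ whose counterpart in $M$ is $0$. For instance, if $r\ge\max(\|a\|,1)$ and $s\ge\max(\|b\|,1)$, then $\|rs\,T(ab/rs)-rs\,T(a/r)T(b/s)\|_2=\|ab-ab\|_2=0$. By (2), $T$ preserves the trace, so it preserves $\|\cdot\|_2$ and is injective. $\square$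

The map $T$ was built by $\omega_1$ arbitrary choices, and nothing ties it to a map of index sets. For Theorem B we need an axiom that tames arbitrary functions on $2^{\mathbb N}$.

## 5. The covering axiom and the theorem on $*$-homomorphisms

Let $\mathfrak C=2^{\mathbb N}$. A *Cantor set* is a space homeomorphic to $\mathfrak C$; nonempty clopen subsets and countable products of Cantor sets are Cantor sets. A *perfect cube* is a product $D=\prod_nD_n\subset\mathfrak C^{\mathbb N}$ with every $D_n$ a Cantor set, and a *subcube* is a perfect cube contained in a given one. Being a product is a real restriction: $\{g\in\mathfrak C^{\mathbb N}:g_0=g_1\}$ is a Cantor set that contains no perfect cube, since $g_0=g_1$ on a product $\prod D_n$ forces $D_0$ to be a point.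

For a Polish space $X$ let $\mathrm{Perf}(X)$ be the set of its subsets homeomorphic to $\mathfrak C$. A family $\mathcal E\subset\mathrm{Perf}(X)$ is *cube-dense* if for every continuous injection $f$ from a perfect cube into $X$ there is a perfect cube $D\subset\operatorname{dom}f$ with $f[D]\in\mathcal E$. For example, in $X=2^{\mathbb N}$ the family of Cantor sets on which $x(0)$ is constant is cube-dense: $g\mapsto f(g)(0)$ is continuous, so it is constant on a box with clopen sides, which is a subcube.

**Axiom $\mathrm{CPA}_{cube}$.** $\mathfrak c=\omega_2$, and for every Polish $X$ and cube-dense $\mathcal E\subset\mathrm{Perf}(X)$ there is $\mathcal E_0\subset\mathcal E$ with $|\mathcal E_0|\le\omega_1$ and $|X\setminus\bigcup\mathcal E_0|\le\omega_1$.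

Two published results are used as black boxes. First, $\mathrm{CPA}_{cube}$ holds in the iterated perfect set model, that is, after the countable support iteration of length $\omega_2$ of Sacks forcing over a model of CH such as $L$ (K. Ciesielski, J. Pawlikowski, *Covering property axiom $\mathrm{CPA}_{cube}$ and its consequences*, Fund. Math. 176, 2003; *The Covering Property Axiom, CPA*, Cambridge Tracts in Math. 164, 2004). Second, in that model the selective ultrafilters of the ground model, which exist by CH, generate selective ultrafilters (J. Baumgartner, R. Laver, *Iterated perfect-set forcing*, Ann. Math. Logic 17, 1979). So $\mathrm{ZFC}+\mathrm{CPA}_{cube}$ together with "there is a selective ultrafilter" is consistent relative to ZFC.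

**Theorem C ($\mathrm{ZFC}+\mathrm{CPA}_{cube}$).** Let $\omega$ be selective, $W$ a free ultrafilter on a countable set $I$, $N$ a $II_1$-factor, and $M_k$ ($k\in\mathbb N$) von Neumann algebras with faithful normal tracial states, separable in $\|\cdot\|_2$. Suppose there is a nonzero $*$-homomorphism $\Phi:N^W\to\prod_\omega M_k$ ($\Phi$ need not be unital, normal or trace preserving). Then for every $d:I\to\mathbb N$ with $\lim_Wd=\infty$ there is a nondecreasing unbounded $K:\mathbb N\to\mathbb N$ such that $\kappa_*W\le_{RK}\omega$ for every $\kappa:I\to\mathbb N$ with $\kappa\le K\circ d$.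

**Corollary D ($\mathrm{ZFC}+\mathrm{CPA}_{cube}$).** If $\omega$ is selective, then for all free $U,V$ on $\mathbb N$, every $II_1$-factor $N$ and all $M_k$ as in Theorem C, there is no nonzero $*$-homomorphism $(N^U)^V\to\prod_\omega M_k$.

Theorem C says that slowly growing images of $W$ must be reindexings of $\omega$. Corollary D deduces the rest from (P), and Theorem B is the case $N=M_k=R$.

## 6. Anticommuting symmetries and the graph of a $*$-homomorphism

We begin the proof of Theorem C, by contradiction. Suppose $\Phi$ exists but the conclusion fails for some $d:I\to\mathbb N$ with $\lim_Wd=\infty$: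
$$\text{for every nondecreasing unbounded }K\text{ there is }\kappa\le K\circ d\text{ with }\kappa_*W\not\le_{RK}\omega. \tag{3}$$

**Step 1: coding points of $2^{\mathbb N}$ by operators.** This step finds relations inside $N^W$ that any $*$-homomorphism must respect. For each $n$ fix a unital copy of $\bigotimes_{t\in2^n}M_2(\mathbb C)$ in $N$; a $II_1$-factor contains unital matrix algebras of every size. For $t\in2^n$ let $b_t$ be $\left(\begin{smallmatrix}1&0\\0&-1\end{smallmatrix}\right)$ in the factor $t$ and the identity elsewhere. For $c:2^n\to\{0,1\}$ let $a_c$ be $\left(\begin{smallmatrix}0&1\\1&0\end{smallmatrix}\right)$ in the factors $t$ with $c(t)=1$ and the identity elsewhere. These are self-adjoint unitaries, and since the two $2\times2$ matrices anticommute,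
$$a_cb_t=(-1)^{c(t)}b_ta_c\qquad(t\in2^n).$$
For $n=1$ and $c(0)=1$, $c(1)=0$, say, $a_c=\left(\begin{smallmatrix}0&1\\1&0\end{smallmatrix}\right)\otimes1$ anticommutes with $b_0$ and commutes with $b_1$. So the $b_t$ are names of the strings $t$, and $a_c$ tests membership in the set $c$ of strings.

For $s\in2^{\mathbb N}$ put $b_s=[b_{s|d(i)}]_i\in N^W$, where $s|n$ is the initial segment of length $n$. For $\vec c=(c_i)_{i\in I}$ with $c_i:2^{d(i)}\to\{0,1\}$ put $a_{\vec c}=[a_{c_i}]_i\in N^W$. Say that $s$ *passes* $\vec c$ if $\{i:c_i(s|d(i))=1\}\in W$. Since $W$ is an ultrafilter, $a_{\vec c}b_s=-b_sa_{\vec c}$ if $s$ passes $\vec c$, and $a_{\vec c}b_s=b_sa_{\vec c}$ otherwise. For example, let $I=\mathbb N$, $d(i)=i$, $c_i(t)=t(i-1)$ for $i\ge1$. Then $s$ passes $\vec c$ iff $\{i\ge1:s(i-1)=1\}\in W$: the tests can ask whether a set lies in an ultrafilter.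

**Step 2: what $\Phi$ preserves.** Let $\lambda=\tau_\omega(\Phi(1))$. As $\Phi\ne0$, $\Phi(1)$ is a nonzero projection, and $\lambda>0$. Now $N^W$ is a $II_1$-factor. By Dixmier's approximation theorem, the norm-closed convex hull of the unitary conjugates of $x\in N^W$ contains $\tau(x)1$. The functional $\tau_\omega\circ\Phi$ is bounded and tracial, so it is constant on that hull, whence $\tau_\omega\circ\Phi=\lambda\tau$. If $s$ passes $\vec c$, then $[a_{\vec c},b_s]=2a_{\vec c}b_s$ is twice a unitary, so $\|[\Phi(a_{\vec c}),\Phi(b_s)]\|_2^2=4\lambda$. If $s$ does not pass, the commutator is $0$.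

Let $B_k$ be the operator-norm unit ball of $M_k$ with the $\|\cdot\|_2$-metric, which is complete and separable, and let $Z=\prod_kB_k$, a Polish space. Choose representing sequences $F(s)\in Z$ of $\Phi(b_s)$ and $A^{\vec c}\in Z$ of $\Phi(a_{\vec c})$. For $z\in Z$ let $\psi_k^{\vec c}(z)=\|[A_k^{\vec c},z_k]\|_2$. This is continuous in $z$, since $|\psi_k^{\vec c}(z)-\psi_k^{\vec c}(z')|\le2\|z_k-z_k'\|_2$. We have
$$\lim_{k\to\omega}\psi_k^{\vec c}(F(s))=\begin{cases}2\sqrt\lambda&\text{if }s\text{ passes }\vec c,\\0&\text{otherwise.}\end{cases} \tag{4}$$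

If $F:2^{\mathbb N}\to Z$ were continuous, (4) would describe an ultrafilter-like object through continuous functions, and one could hope to do analysis. But $F$ is a choice function with no regularity at all. The covering axiom is the remedy: a graph of size $\omega_2$ cannot be avoided by a cube-dense family.

**Step 3: a family that avoids the graph.** Let $\mathcal E$ be the set of $E\in\mathrm{Perf}(2^{\mathbb N}\times Z)$ for which one of the following holds.

(α) The first coordinate is constant on $E$.

(β) There are $\vec c$ and $X\in\omega$ such that either, for all $(s,z)\in E$, $s$ passes $\vec c$ and $\psi_k^{\vec c}(z)\le\sqrt\lambda$ for all $k\in X$; or, for all $(s,z)\in E$, $s$ does not pass $\vec c$ and $\psi_k^{\vec c}(z)>\sqrt\lambda$ for all $k\in X$.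

Let $\Gamma=\{(s,F(s)):s\in2^{\mathbb N}\}$. A set of type (α) contains at most one point of $\Gamma$. A set of type (β) contains none: at a point of $\Gamma$ in it, the limit in (4) would be at most $\sqrt\lambda<2\sqrt\lambda$ although $s$ passes, or at least $\sqrt\lambda>0$ although $s$ does not pass.

**Claim.** $\mathcal E$ is cube-dense.

**Step 4: the Claim gives Theorem C.** By $\mathrm{CPA}_{cube}$ there is $\mathcal E_0\subset\mathcal E$ with $|\mathcal E_0|\le\omega_1$ and $|(2^{\mathbb N}\times Z)\setminus\bigcup\mathcal E_0|\le\omega_1$. Each member of $\mathcal E_0$ meets $\Gamma$ in at most one point, so $|\Gamma|\le\omega_1$. But $|\Gamma|=\mathfrak c=\omega_2$, a contradiction.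

It remains to prove the Claim. If it fails, there is a continuous injection $f=(f_1,f_2)$ on a cube such that no subcube's image lies in $\mathcal E$. Then no subcube contradicts the pattern (4) uniformly, with $f_2$ in the role of $F$, and now everything in sight is continuous or Borel. To exploit this we need three lemmas, all in ZFC: one to make $f_1$ legible, one to find subcubes inside $\bigcap_{k\in X}E_k$, and one to extract a reindexing at the end.

## 7. A coordinate that a continuous function determines

For $n,i\in\mathbb N$ put $I(n,i)=\{0,1\}^{\max(n-i,0)}$. So at level $n$ coordinate $0$ has $2^n$ strings, coordinate $1$ has $2^{n-1}$, and coordinates $i\ge n$ have only the empty string. We use this pattern to build cubes by *fusion*: we construct Cantor sets $D^n_{i,t}\subset\mathfrak C$ ($t\in I(n,i)$) with $D^0_{i,\emptyset}=\mathfrak C$; $D^{n+1}_{i,t'}\subset D^n_{i,t}$ if $t'$ extends $t$; $D^n_{i,t}\cap D^n_{i,t'}=\emptyset$ if $t\ne t'$; and $\operatorname{diam}D^n_{i,t}\le2^{-n}$ for $i<n$. Then each $P_i=\bigcap_n\bigcup_tD^n_{i,t}$ is a Cantor set and $\prod_iP_i$ is a perfect cube. *Splitting*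 a Cantor set means choosing two disjoint nonempty clopen subsets of small diameter. Passing from level $n$ to $n+1$ requires splitting exactly the pieces with $i\le n$. A *choice* at level $n$ is a $\varphi$ with $\varphi(i)\in I(n,i)$ for all $i$; there are finitely many.

**Lemma 1.** Let $h:\mathfrak C^{\mathbb N}\to2^{\mathbb N}$ be continuous and not constant on any perfect cube. There are $j$ and a perfect cube $D$ such that for $g,g'\in D$: $h(g)=h(g')$ implies $g_j=g_j'$.

As an example, let $h(g)=g_0+g_1$, addition modulo $2$ in each place. On the whole space $h(g)$ does not determine $g_0$. But let $D_0$ consist of the sequences that vanish at odd places, $D_1$ of those that vanish at even places, and $D_i=\mathfrak C$ for $i\ge2$. On $D=\prod D_i$ the even places of $h(g)$ show $g_0$.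

**Proof.** Call $h$ *$j$-invariant* on a product $D=\prod D_i$ if $h(g)$, $g\in D$, does not depend on $g_j$. This passes to smaller products.

**Step 1: some coordinate matters on every small cube.** We show that there are $j$ and a perfect cube no subcube of which is $j$-invariant. Otherwise, for each $j$, every perfect cube has a $j$-invariant subcube. We run a fusion. Given the pieces of level $n$, go through the finitely many choices $\varphi$, and at each replace the current $\prod_iD^n_{i,\varphi(i)}$ by an $n$-invariant subcube, shrinking the pieces $D^n_{i,\varphi(i)}$. Call the final sets $D_{i,t}$. Consider two points of $\prod_i\bigcup_tD_{i,t}$ that differ only in coordinate $n$. They lie in one cube $\prod_iD_{i,\varphi(i)}$: for $i\ne n$ they share the coordinate and hence its piece, and coordinate $n$ has only one piece at level $n$. So $h$ is $n$-invariant on $\prod_i\bigcup_tD_{i,t}$. Then split the pieces $D_{i,t}$ with $i\le n$ to get level $n+1$.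

In the end $h$ is $n$-invariant on $\prod P_i$ for every $n$, so $h$ does not change under finite modifications inside $\prod P_i$. Given $g,g'\in\prod P_i$, let $g^{(n)}$ agree with $g'$ in coordinates below $n$ and with $g$ elsewhere. Then $h(g^{(n)})=h(g)$ and $g^{(n)}\to g'$, so $h(g')=h(g)$. Thus $h$ is constant on a perfect cube, a contradiction.

**Step 2: separating the values by coordinate $0$.** Take the cube and $j$ of Step 1. Coordinatewise homeomorphisms and permutations of coordinates map perfect cubes to perfect cubes; using them we may assume $j=0$ and that $h$ is $0$-invariant on no perfect cube. We run a second fusion so that for $t\ne t'$ in $I(n,0)$ and all choices $\varphi,\varphi'$ on the coordinates $i\ge1$,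
$$h\Big[D^n_{0,t}\times\prod_{i\ge1}D^n_{i,\varphi(i)}\Big]\cap h\Big[D^n_{0,t'}\times\prod_{i\ge1}D^n_{i,\varphi'(i)}\Big]=\emptyset. \tag{5}$$
For $n=0$ there is nothing to do. For the step to $n+1$, split all pieces with $i\le n$ and treat the finitely many quadruples $(t,\varphi,t',\varphi')$ one by one by shrinking; (5) for a quadruple persists under further shrinking.

Consider one quadruple and the current pieces $D_{i,t}$. As $h$ is not $0$-invariant on $D_{0,t}\times\prod_{i\ge1}D_{i,\varphi(i)}$, there are $u,u'\in D_{0,t}$ and $w\in\prod_{i\ge1}D_{i,\varphi(i)}$ with $h(u,w)\ne h(u',w)$. Pick $v\in D_{0,t'}$. Put $w_i'=w_i$ if $\varphi'(i)=\varphi(i)$, and let $w_i'\in D_{i,\varphi'(i)}$ be arbitrary otherwise. The value $h(v,w')$ differs from one of $h(u,w)$, $h(u',w)$, say from $h(u,w)$. By continuity there are clopen neighborhoods of $u$, of $v$, and of $w_i,w_i'$ for finitely many $i$, such that the two resulting basic open sets have disjoint $h$-images; where $\varphi(i)=\varphi'(i)$ we have $w_i=w_i'$ and use one common neighborhood. Intersect $D_{0,t}$, $D_{0,t'}$, $D_{i,\varphi(i)}$, $D_{i,\varphi'(i)}$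 with them. The intersections are nonempty and clopen in the old pieces, so they are Cantor sets. The common neighborhoods are essential, because a piece used by both choices must be shrunk only once, to a set containing $w_i=w'_i$.

**Step 3: conclusion.** Let $D=\prod P_i$ for this second fusion. If $g,g'\in D$ and $g_0\ne g_0'$, then $g_0,g_0'$ lie in different pieces $D^n_{0,t}$ for some $n$, and $h(g)\ne h(g')$ by (5). $\square$

## 8. Perfect cubes inside $\omega$-many sets of positive measure

**Lemma 2.** Let $\omega$ be selective, $K=\prod_{i\in\mathbb N}K_i$ with $K_i$ homeomorphic to $\mathfrak C$ carrying atomless Borel probability measures $m_{(i)}$, $m=\prod m_{(i)}$, and $E_k\subset K$ Borel with $\lim_{k\to\omega}m(E_k)>0$. Then there are $X\in\omega$ and Cantor sets $P_i\subset K_i$ with $\prod P_i\subset\bigcap_{k\in X}E_k$.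

One first thinks of choosing $X$ so that $\bigcap_{k\in X}E_k$ has positive measure. This is hopeless. Let $K_0=2^{\mathbb N}$ with fair coin measure and $E_k=\{g:g_0(k)=1\}$, of measure $\frac12$. For every infinite $X$ the set $\bigcap_{k\in X}E_k=\{g:g_0\supseteq X\}$ is null. Still, the lemma holds here: for a co-infinite $X\in\omega$, the set $\{x:x\supseteq X\}$ is a Cantor set. The way out is to keep positive measure not in a set of points but in a set of finite configurations of points, any selection from which lies in the required $E_k$. The number of points in the configuration grows with each step, and a compactness argument at the end turns configurations into a cube.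

**Proof.** **Step 1: configurations.** This step sets up the bookkeeping. Let $\Omega_n=\prod_iK_i^{I(n,i)}$ with product measure $m_n$; so a point $w\in\Omega_n$ has entries $w_{i,t}\in K_i$ for $t\in I(n,i)$, and $\Omega_0=K$. For $n\le n'$ let $\Lambda(n,n')$ be the finite set of maps $\lambda$ that assign to each $(i,t)$, $t\in I(n,i)$, an extension $\lambda(i,t)\in I(n',i)$ of $t$. Let $\rho_\lambda:\Omega_{n'}\to\Omega_n$, $\rho_\lambda(w)_{i,t}=w_{i,\lambda(i,t)}$. For $B\subset\Omega_n$ let
$$B^{n\to n'}=\{w\in\Omega_{n'}:\rho_\lambda(w)\in B\text{ for all }\lambda\in\Lambda(n,n')\}.$$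
Put $E^{(n)}=E^{0\to n}$ for $E\subset K$. For instance, a point of $\Omega_1=K_0^2\times K_1\times K_2\times\cdots$ lies in $E^{(1)}$ iff both of its readings, with the first or with the second entry in $K_0$, lie in $E$. A point of $\Omega_2$ has four entries in $K_0$ and two in $K_1$, and lies in $E^{(2)}$ iff all eight readings lie in $E$.

These operations compose:
$$(B^{n\to n'})^{n'\to n''}=B^{n\to n''},\qquad (B\cap C)^{n\to n'}=B^{n\to n'}\cap C^{n\to n'}. \tag{6}$$
The second identity is immediate. For the first, if $\lambda\in\Lambda(n,n')$ and $\lambda'\in\Lambda(n',n'')$, then $\rho_\lambda\rho_{\lambda'}=\rho_\mu$ with $\mu(i,t)=\lambda'(i,\lambda(i,t))$, and $\mu\in\Lambda(n,n'')$. Conversely every $\mu\in\Lambda(n,n'')$ arises so: let $\lambda(i,t)$ be the restriction of $\mu(i,t)$ to length $\max(n'-i,0)$. Distinct $t\in I(n,i)$ give distinct $\lambda(i,t)$, so we may put $\lambda'(i,\lambda(i,t))=\mu(i,t)$ and choose $\lambda'$ arbitrarily elsewhere.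

**Step 2: doubling keeps measure positive.** If $B\subset A\times C$ is measurable in a product of probability spaces $(A,\alpha)$, $(C,\gamma)$, then $\{(a,c,c'):(a,c),(a,c')\in B\}$ has measure
$$\int\gamma(B_a)^2\,d\alpha\ge\Big(\int\gamma(B_a)\,d\alpha\Big)^2=\big((\alpha\times\gamma)(B)\big)^2 .$$
Double successively the $M_n=\sum_{i\le n}|I(n,i)|$ coordinates $(i,t)$ with $i\le n$, each time treating all other coordinates as $A$. After all doublings, a configuration is in the resulting set iff every selection of one of the two copies at each $(i,t)$ gives a point of $B$; so $B\subset\Omega_n$ has become $B^{n\to n+1}$. Hence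
$$m_{n+1}(B^{n\to n+1})\ge m_n(B)^{2^{M_n}}. \tag{7}$$

**Step 3: one move of the construction.** We construct $k_0,k_1,\dots$ and compact $B_n\subset\Omega_n$ with
$$\lim_{k\to\omega}m_n(B_n\cap E_k^{(n)})>0, \tag{8}$$
starting with $B_0=K$. Given $B_n$, let $F_k=B_n\cap E_k^{(n)}$ and
$$G=\{k:\lim_{l\to\omega}m_n(F_k\cap F_l)>0\}.$$
First, $G\in\omega$. Let $\mathsf h$ be the weak limit of $1_{F_l}$ along $\omega$ in $L^2(m_n)$, which exists because balls are weakly compact. Then
$$\lim_{k\to\omega}\lim_{l\to\omega}m_n(F_k\cap F_l)=\lim_{k\to\omega}\langle1_{F_k},\mathsf h\rangle=\|\mathsf h\|^2\ge\Big(\int\mathsf h\Big)^2=\Big(\lim_{l\to\omega}m_n(F_l)\Big)^2>0 ,$$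
so the inner limit is positive for $\omega$-most $k$.

Let $k_n\in G$ be given and put $C=F_{k_n}$. By (6) and $F_{k_n}\subset B_n$,
$$C^{n\to n+1}\cap E_l^{(n+1)}=(C\cap E_l^{(n)})^{n\to n+1}=(F_{k_n}\cap F_l)^{n\to n+1},$$
so (7) gives $\delta:=\lim_{l\to\omega}m_{n+1}(C^{n\to n+1}\cap E_l^{(n+1)})>0$.

Next we force the entries apart. Fix compatible metrics on the $K_i$. Partition each $K_i$, $i\le n$, into finitely many clopen cells of diameter less than $2^{-n}$, so fine that the set of $w\in\Omega_{n+1}$ with $w_{i,t},w_{i,t'}$ in a common cell for some $i\le n$ and some $t\ne t'$ in $I(n+1,i)$ has measure less than $\delta/2$. This is possible: for each of the finitely many triples $(i,t,t')$ the measure is the sum of the squares of the cell measures, hence at most the largest cell measure, and that tends to $0$ with the mesh because $m_{(i)}$ is atomless. The complement of this set is a finite union of boxes, and along $\omega$ the sets $C^{n\to n+1}\cap E_l^{(n+1)}$ keep measure at least $\delta/2$ in it. Since $\lim_{l\to\omega}$ is finitely additive, there is a box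
$$N_{n+1}=\{w\in\Omega_{n+1}:w_{i,t}\in N^{n+1}_{i,t}\text{ for }i\le n,\ t\in I(n+1,i)\}$$
with cells $N^{n+1}_{i,t}\subset K_i$ that are disjoint for distinct $t$, such that $\delta':=\lim_{l\to\omega}m_{n+1}(C^{n\to n+1}\cap N_{n+1}\cap E_l^{(n+1)})>0$. The set $C^{n\to n+1}\cap N_{n+1}$ is Borel; choose a compact $B_{n+1}$ inside it that misses measure less than $\delta'/2$ of it. Then $\lim_lm_{n+1}(B_{n+1}\cap E_l^{(n+1)})\ge\delta'/2>0$, which is (8) for $n+1$.

**Step 4: selectivity makes the chosen indices a member of $\omega$.** Fix all choices in Step 3 as functions of the history $(k_0,\dots,k_n)$. So the set $G=G_\sigma\in\omega$ depends on the history $\sigma$; call a history *legal* if each entry lies in the set $G$ of the preceding history. Let $H_m$ be the intersection of $G_\sigma$ over the finitely many legal increasing histories $\sigma$ with entries $\le m$, including $\sigma=\emptyset$. Then $H_m\in\omega$. By (S) there is $X=\{k_0<k_1<\cdots\}\in\omega$ with $X\subset G_\emptyset$ and $k\in H_m$ for all $m<k$ in $X$. By induction $(k_0,\dots,k_n)$ is legal, so $k_{n+1}\in H_{k_n}\subset G_{(k_0,\dots,k_n)}$,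 and $(k_n)$ is a legal run. From now on $B_n$, $N_n$ refer to this run.

**Step 5: the Cantor sets $P_i$.** Since $B_{n+1}\subset F_{k_n}^{n\to n+1}$ and $F_{k_n}=B_n\cap E_{k_n}^{(n)}$, (6) gives
$$B_{n+1}\subset E_{k_n}^{(n+1)},\qquad B_r\subset B_n^{n\to r}\quad(n\le r). \tag{9}$$
For $n>i$ and $t\in I(n,i)$ let $Q^n_{i,t}=\bigcap_{i<r\le n}N^r_{i,t|(r-i)}$. This is clopen in $K_i$. We claim that
$$w_{i,t}\in Q^n_{i,t}\quad\text{for every }w\in B_n. \tag{10}$$
For $i<r\le n$ choose $\lambda\in\Lambda(r,n)$ with $\lambda(i,t|(r-i))=t$. By (9), $\rho_\lambda(w)\in B_r\subset N_r$, and the entry of $\rho_\lambda(w)$ at $(i,t|(r-i))$ is $w_{i,t}$; so $w_{i,t}\in N^r_{i,t|(r-i)}$. As $B_n\ne\emptyset$ by (8), the $Q^n_{i,t}$ are nonempty. They are nested along extensions of $t$, disjoint for distinct $t$ of equal length, and their diameters tend to $0$ as $n\to\infty$. So $P_i=\bigcap_{n>i}\bigcup_tQ^n_{i,t}$ is a Cantor set.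

**Step 6: the cube lies in every $E_{k_n}$.** Let $g\in\prod P_i$, with $g_i\in Q^n_{i,t_n(i)}$ for $n>i$, and put $t_n(i)=\emptyset$ for $i\ge n$. Then $t_r(i)$ extends $t_n(i)$ for $r\ge n$. Let $\varphi_r\in\Lambda(0,r)$, $\varphi_r(i,\emptyset)=t_r(i)$. Fix $n$. For $r>n$ pick $w^r\in B_r$ and put $g^r=\rho_{\varphi_r}(w^r)\in K$. For $r>i$, (10) gives $g^r_i=w^r_{i,t_r(i)}\in Q^r_{i,t_r(i)}$, a set that also contains $g_i$. The diameters tend to $0$, so $g^r\to g$ as $r\to\infty$.

Write $\rho_{\varphi_r}=\rho_{\varphi_{n+1}}\circ\rho_\lambda$ with $\lambda\in\Lambda(n+1,r)$ such that $\lambda(i,t_{n+1}(i))=t_r(i)$. By (9), $b^r=\rho_\lambda(w^r)\in B_{n+1}$. By compactness a subsequence of $(b^r)$ converges to some $b\in B_{n+1}\subset E_{k_n}^{(n+1)}$, and by continuity $\rho_{\varphi_{n+1}}(b)=\lim g^r=g$ along it. As $\varphi_{n+1}\in\Lambda(0,n+1)$, the definition of $E_{k_n}^{(n+1)}$ gives $g\in E_{k_n}$. Since $n$ was arbitrary, $g\in\bigcap_{k\in X}E_k$. $\square$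

**Lemma 2′.** If $\omega$ is selective, $S$ is countably infinite, $m$ is fair coin measure on $2^S$, and $E_k\subset2^S$ are Borel with $\lim_{k\to\omega}m(E_k)>0$, then $\bigcap_{k\in X}E_k\ne\emptyset$ for some $X\in\omega$.

Apply Lemma 2 to $E_k\times\prod_{i\ge1}\mathfrak C\subset2^S\times\prod_{i\ge1}\mathfrak C$, with fair coin measure on every factor.

## 9. Probability measures that converge to an ultrafilter

If $i_*\omega=W'$, then the point masses $\mu_k=\delta_{i(k)}$ satisfy $\lim_{k\to\omega}\mu_k(S)=1_{W'}(S)$ for all $S$. The next lemma is a converse for arbitrary probability measures.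

**Lemma 3.** Let $\omega$ be selective, $W'$ a free ultrafilter on $\mathbb N$, and $\mu_k$ probability measures on $\mathbb N$ with $\lim_{k\to\omega}\mu_k(S)=1_{W'}(S)$ for all $S\subset\mathbb N$. Then $W'\le_{RK}\omega$.

**Proof.** **Step 1: moving the masses into disjoint intervals.** Choose $M_0<M_1<\cdots$ with $\mu_k((M_m,\infty))\le\frac1{m+1}$ for all $k\le m$. As $W'$ is free, $\lim_\omega\mu_k([0,M_m])=0$, so $H_m=\{k:\mu_k([0,M_m])\le\frac1{m+1}\}\in\omega$. Take $X=\{k_0<k_1<\cdots\}\in\omega$ from (S). Let $I_0=[0,M_{k_0}]$ and $I_j=(M_{k_{j-1}},M_{k_j}]$ for $j\ge1$. The $I_j$ are disjoint, finite and nonempty. For $j\ge1$, $k_j\in H_{k_{j-1}}$ bounds the mass to the left of $I_j$ and the choice of $M_{k_j}$ bounds the mass to the right: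
$$\mu_{k_j}(I_j)\ge1-\tfrac1{k_{j-1}+1}-\tfrac1{k_j+1}\to1 .$$

**Step 2: the mass sits at one point.** Let $i(k_j)\in I_j$ be a point of maximal $\mu_{k_j}$-mass in $I_j$, let $i$ be arbitrary off $X$, and let $\alpha=\lim_\omega\mu_k(\{i(k)\})$. Suppose $\alpha<1$ and put $\alpha'=\frac{1+\alpha}2$. For all $k_j$ in some $X'\in\omega$, $X'\subset X$, the maximal mass is at most $\alpha'$ and $\mu_{k_j}(I_j)\ge\frac23$. For such $j$ choose $A_j\subset I_j$ with $\frac13\le\mu_{k_j}(A_j)\le\max(\frac23,\alpha')$ as follows. If the maximal mass is at least $\frac13$, take $A_j=\{i(k_j)\}$. Otherwise every point of $I_j$ has mass below $\frac13$; add points until the mass first reaches $\frac13$, and it is then below $\frac23$. Let $A=\bigcup_{k_j\in X'}A_j$. As the $I_j$ are disjoint, $A\cap I_j=A_j$, so for $k_j\in X'$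
$$\tfrac13\le\mu_{k_j}(A)\le\max(\tfrac23,\alpha')+\mu_{k_j}(\mathbb N\setminus I_j).$$
Hence $\lim_\omega\mu_k(A)\in[\frac13,\max(\frac23,\alpha')]$ is neither $0$ nor $1$, a contradiction. So $\alpha=1$.

**Step 3: the points define the reindexing.** If $S\in W'$, then $\mu_k(S)+\mu_k(\{i(k)\})>1$ for $\omega$-most $k$, which forces $i(k)\in S$. So $W'\subset i_*\omega$, and since both are ultrafilters, $W'=i_*\omega$. $\square$

## 10. Fourier mass and the proof of the Claim

Suppose the Claim of Section 6 fails. Then there is a continuous injection $f=(f_1,f_2)$ of a perfect cube into $2^{\mathbb N}\times Z$ such that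
$$f[D]\notin\mathcal E\quad\text{for every subcube }D. \tag{11}$$
Each $f[D]$ is homeomorphic to $\mathfrak C$, so only conditions (α) and (β) can fail.

**Step 1: making $f_1$ legible, and choosing the tests.** The aim is to find $\vec c$ so that $f_1(g)$ passes $\vec c$ exactly when $g_0$ belongs to an ultrafilter that is not $\le_{RK}\omega$. Identify the domain with $\mathfrak C^{\mathbb N}$ by coordinatewise homeomorphisms. By (α) and (11), $f_1$ is not constant on any perfect cube. By Lemma 1, after passing to a subcube, permuting coordinates and applying coordinatewise homeomorphisms again, we may assume that the domain is $\mathfrak C^{\mathbb N}$ and that $f_1(g)$ determines $g_0$; property (11) survives.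

Let $Q=f_1[\mathfrak C^{\mathbb N}]$, a compact set, and let $\pi:Q\to\mathfrak C$, $\pi(f_1(g))=g_0$. The graph of $\pi$ is the image of $\mathfrak C^{\mathbb N}$ under the continuous map $g\mapsto(f_1(g),g_0)$, so it is compact; hence $\pi$ is continuous, and uniformly continuous. So there are $l_0<l_1<\cdots$ such that for $s\in Q$ the bit $\pi(s)(n)$ depends only on $s|l_n$. Let $K(r)=\max\{n:l_n\le r\}$ if $r\ge l_0$ and $K(r)=0$ otherwise. This $K$ is nondecreasing and unbounded. By (3) choose $\kappa\le K\circ d$ with
$$W':=\kappa_*W\not\le_{RK}\omega .$$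
In particular $W'$ is free. If $d(i)\ge l_0$, then $l_{\kappa(i)}\le l_{K(d(i))}\le d(i)$. So we may define $c_i(t)$, for $t\in2^{d(i)}$, as $\pi(s)(\kappa(i))$ for any $s\in Q$ with $s|d(i)=t$; the result does not depend on $s$. Put $c_i(t)=0$ if there is no such $s$, and $c_i=0$ if $d(i)<l_0$. Since $\lim_Wd=\infty$, $d(i)\ge l_0$ for $W$-most $i$. Identifying $g_0$ with a subset of $\mathbb N$, we get
$$f_1(g)\text{ passes }\vec c\iff\{i:g_0(\kappa(i))=1\}\in W\iff g_0\in W'. \tag{12}$$

This explains the role of $K$ in Theorem C: $d(i)$ bits of $s$ reveal the bits of $g_0$ only up to position $K(d(i))$, so the tests can reach only slow $\kappa$.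

**Notation for the rest of the proof.** Let $m$ be fair coin measure on powers $2^S$ ($S$ countable) and on products of them. Let $\zeta_k(g)=1$ if $\psi_k^{\vec c}(f_2(g))>\sqrt\lambda$, and $\zeta_k(g)=0$ otherwise; this is Borel on $\mathfrak C^{\mathbb N}$. Thus $\zeta_k$ is the guess at index $k$ whether $g_0\in W'$. Call $S\subset\mathbb N$ *co-infinite* if $\mathbb N\setminus S$ is infinite. For a co-infinite $S\in W'$ write $g_0=x\cup y$ with $x\subset S$, $y\subset\mathbb N\setminus S$, and let $v_k(x)=v_k^S(x)$ be the integral of $\zeta_k$ over $(y,g_1,g_2,\dots)$. By Fubini $v_k$ is Borel on $2^S$. Note that $S$ is infinite, as $W'$ is free. Also, every member of $W'$ contains a co-infinite member of $W'$: split it into two infinite halves, one of which lies in $W'$.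

Here is what to expect. If $\zeta_k(g)=g_0(i(k))$ for a map $i$, then $\lim_\omega\zeta_k(g)=1$ exactly when $g_0\in i_*\omega$, and the Fourier expansion of $\zeta_k=\frac12(1-(-1)^{g_0(i(k))})$ has mass $\frac14$ at $\emptyset$ and mass $\frac14$ at $\{i(k)\}$. So the expansion displays $i(k)$. In general we shall turn the nonconstant Fourier mass into measures $\mu_k$ as in Lemma 3.

**Step 2: averaged guesses converge to the truth.** For each $x\subset S$:
$$\lim_{k\to\omega}v_k(x)=1\ \text{ if }x\in W',\qquad\lim_{k\to\omega}v_k(x)=0\ \text{ if }x\notin W'. \tag{13}$$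
Let $x\in W'$ and suppose $\lim_\omega m\{\zeta_k(x,\cdot)=0\}>0$. Lemma 2 on $2^{\mathbb N\setminus S}\times\prod_{i\ge1}2^{\mathbb N}$ gives $X\in\omega$ and Cantor sets $P_i$ with $\zeta_k(x,\cdot)=0$ on $\prod P_i$ for all $k\in X$. Put $D=\{x\cup y:y\in P_0\}\times\prod_{i\ge1}P_i$, a perfect cube. For $g\in D$ we have $g_0\supseteq x\in W'$, so $f_1(g)$ passes $\vec c$ by (12), while $\psi_k^{\vec c}(f_2(g))\le\sqrt\lambda$ for $k\in X$. So $f[D]$ is of the first type in (β), contradicting (11). Hence $\lim_\omega v_k(x)=1$.

Let $x\notin W'$. Whenever $g_0\cap S=x$, we have $g_0\notin W'$, because $S\in W'$. If $\lim_\omega v_k(x)>0$, the same argument with $\zeta_k=1$ gives a subcube $D$ on which $f_1(g)$ does not pass $\vec c$ and $\psi_k^{\vec c}(f_2(g))>\sqrt\lambda$ for $k\in X$. So $f[D]$ is of the second type in (β), again contradicting (11).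

**Step 3: from pointwise to mean convergence.** We show
$$\lim_{k\to\omega}\int_{2^S}v_k(1-v_k)\,dm=0 . \tag{14}$$
By (13) the integrand tends to $0$ pointwise along $\omega$, and one wants to quote dominated convergence. But dominated convergence is a theorem about sequences, and it has no version along $\omega$: pointwise limits along $\omega$ need not even be measurable. For example, $x\mapsto\lim_{k\to\omega}x(k)$ is the indicator of $\omega$ in $2^{\mathbb N}$. Membership in $\omega$ ignores finitely many bits, so if $\omega$ were measurable its measure would be $0$ or $1$ by the zero–one law; but $x\mapsto\mathbb N\setminus x$ preserves $m$ and exchanges $\omega$ with its complement, so the measure would be $\frac12$. Lemma 2′ takes the place of dominated convergence.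

Let $\ell$ be the limit in (14) and suppose $\ell>0$. Put $\varepsilon=\ell/2$ and $E_k=\{x:\varepsilon\le v_k(x)\le1-\varepsilon\}$. Off $E_k$ we have $v_k(1-v_k)\le\varepsilon$, so $\int v_k(1-v_k)\,dm\le\varepsilon+m(E_k)$ and $\lim_\omega m(E_k)\ge\ell/2>0$. By Lemma 2′ there are $x$ and $X\in\omega$ with $v_k(x)\in[\varepsilon,1-\varepsilon]$ for all $k\in X$, contradicting (13).

**Step 4: the guesses are not almost constant.** We show
$$a:=\lim_{k\to\omega}\int\zeta_k\,dm\in(0,1). \tag{15}$$
Fix a co-infinite $S\in W'$. The map $x\mapsto S\setminus x$ preserves $m$ on $2^S$, and $\int v_k\,dm=\int\zeta_k\,dm$. If $a=0$, Markov's inequality $m\{v_k>\frac12\}\le2\int v_k\,dm$ gives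
$$\lim_{k\to\omega}m\{x\subset S:v_k(x)\le\tfrac12,\ v_k(S\setminus x)\le\tfrac12\}=1 .$$
Lemma 2′ gives $x$ and $X\in\omega$ with both inequalities for all $k\in X$. But one of $x$, $S\setminus x$ is in $W'$, contradicting (13). If $a=1$, Markov's inequality for $1-v_k$ and Lemma 2′ give $x$ and $X\in\omega$ with $v_k(x)\ge\frac12$ and $v_k(S\setminus x)\ge\frac12$ for all $k\in X$, and one of $x$, $S\setminus x$ is not in $W'$, contradicting (13).

**Step 5: Fourier mass concentrates on $S$.** For $S\subset\mathbb N$ let $E_S$ be the conditional expectation on $L^2(\mathfrak C^{\mathbb N},m)$ onto the functions of $g_0|S$, and let $\eta_k=E_{\mathbb N}\zeta_k$. For a co-infinite $S\in W'$ we have $E_S\zeta_k=v_k^S$. Since $\zeta_k^2=\zeta_k$ and $\int\zeta_k=\int v_k^S$, (14) gives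
$$\|\zeta_k-E_S\zeta_k\|_2^2=\int\zeta_k-\int(v_k^S)^2=\int v_k^S(1-v_k^S)\to_\omega0 .$$
From $E_{\mathbb N}E_S=E_S=E_SE_{\mathbb N}$ we get $\eta_k-E_S\eta_k=E_{\mathbb N}(\zeta_k-E_S\zeta_k)$, so $\|\eta_k-E_S\eta_k\|_2\to_\omega0$. Also $\|\zeta_k-\eta_k\|_2\le\|\zeta_k-E_S\zeta_k\|_2\to_\omega0$, because $\eta_k$ is the best approximation of $\zeta_k$ by functions of $g_0$, and $E_S\zeta_k$ is one such function.

For finite $T\subset\mathbb N$ let $\chi_T(g_0)=\prod_{n\in T}(-1)^{g_0(n)}$; these Walsh functions form an orthonormal basis of the square integrable functions of $g_0$, and $E_S$ acts there as the projection onto the closed span of $\{\chi_T:T\subset S\}$. Put $\sigma_k(T)=|\langle\eta_k,\chi_T\rangle|^2$. Then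
$$\lim_{k\to\omega}\sum_{T\not\subset S}\sigma_k(T)=\lim_{k\to\omega}\|\eta_k-E_S\eta_k\|_2^2=0\quad\text{for every co-infinite }S\in W', \tag{16}$$
$$\rho_k:=\sum_{T\ne\emptyset}\sigma_k(T)=\|\eta_k\|_2^2-\Big(\int\eta_k\Big)^2\to_\omega a-a^2>0. \tag{17}$$
For (17) we used $\|\zeta_k\|_2^2=\int\zeta_k=\int\eta_k\to_\omega a$, then $\|\zeta_k-\eta_k\|_2\to_\omega0$, and (15).

**Step 6: measures, and the contradiction.** When $\rho_k>0$ let $\mu_k(\{n\})=\rho_k^{-1}\sum_{\min T=n}\sigma_k(T)$, a probability measure on $\mathbb N$; otherwise let $\mu_k$ be a point mass. If $\min T\notin S$, then $T\not\subset S$. So by (16) and (17), $\mu_k(\mathbb N\setminus S)\le\rho_k^{-1}\sum_{T\not\subset S}\sigma_k(T)\to_\omega0$ for every co-infinite $S\in W'$. Every member of $W'$ contains such an $S$, so $\lim_\omega\mu_k(S)=1$ for all $S\in W'$, and by taking complements $\lim_\omega\mu_k(S)=1_{W'}(S)$ for all $S\subset\mathbb N$. Lemma 3 gives $W'\le_{RK}\omega$, contradicting the choice of $W'$. This proves the Claim, and with Section 6 it proves Theorem C. $\square$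

## 11. Slow maps onto a product ultrafilter, and independence

For Corollary D we want to apply Theorem C to $W=U\otimes V$ with a $\kappa$ such that $\kappa_*W$ is again essentially a product. A bijection $\mathbb N^2\to\mathbb N$ need not be slow enough to be admitted as $\kappa$. So we first slow down the $U$-variable; for $V$ nothing needs to be done, since $y$ is small compared with $x$ on a set in $W$.

**Proof of Corollary D.** Let $W=U\otimes V$ on $I=\mathbb N^2$, so $(N^U)^V\cong N^W$ by Section 2, and let $d(x,y)=x$. Then $\lim_Wd=\infty$ as $U$ is free. Suppose a nonzero $*$-homomorphism exists, and take $K$ from Theorem C.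

**Step 1: slowing down.** Let $\beta:\mathbb N^2\to\mathbb N$ be a bijection, and let $\theta(x)$ be the largest $j\le x$ such that $\beta(i,y)\le K(x)$ for all $i,y\le j$, with $\theta(x)=0$ if there is none. Since $K$ is nondecreasing, so is $\theta$. It is unbounded: for a given $j$ the finitely many values $\beta(i,y)$, $i,y\le j$, are at most $K(x)$ for large $x$, so $\theta(x)\ge j$ for large $x$. Hence $\theta$ is finite-to-one and $\theta_*U$ is free.

**Step 2: the map $\kappa$.** Put $\kappa(x,y)=\beta(\theta(x),y)$ if $y\le\theta(x)$ and $\beta(\theta(x),y)\le K(x)$, and $\kappa(x,y)=0$ otherwise. Then $\kappa\le K\circ d$. Fix $y$. For all but finitely many $x$ we have $\theta(x)\ge\max(y,1)$, and then $\beta(\theta(x),y)\le K(x)$ by the definition of $\theta$. So for each $y$, $\kappa(x,y)=\beta(\theta(x),y)$ for cofinitely many $x$, and this equation holds on a set in $W$. Hence for $E\subset\mathbb N$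
$$E\in\kappa_*W\iff\{y:\{x:(\theta(x),y)\in\beta^{-1}(E)\}\in U\}\in V\iff\beta^{-1}(E)\in\theta_*U\otimes V ,$$
that is, $\kappa_*W=\beta_*(\theta_*U\otimes V)$.

**Step 3: contradiction with (P).** By Theorem C, $\beta_*(\theta_*U\otimes V)\le_{RK}\omega$. As $\beta$ is a bijection, applying $\beta^{-1}$ gives $\theta_*U\otimes V\le_{RK}\omega$, with $\theta_*U$ and $V$ free. This contradicts (P). $\square$

**Proof of Theorem B.** Under $\mathrm{CPA}_{cube}$ we have $\mathfrak c=\omega_2$. Let $\omega$ be selective and apply Corollary D with $N=M_k=R$, which is separable in $\|\cdot\|_2$: for all free $\omega',\omega''$ there is not even a nonzero $*$-homomorphism $(R^{\omega'})^{\omega''}\to R^\omega$, so there is no embedding. By the two published results recalled in Section 5, in the iterated perfect set model over $L$ the axiom $\mathrm{CPA}_{cube}$ holds and selective ultrafilters exist. $\square$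

**Independence.** If ZFC is consistent, then so is ZFC+CH, as $L$ shows, and there the answer to Question 2 is yes, for all triples $\omega,\omega',\omega''$, by Theorem A. In the iterated perfect set model the answer is no, by Theorem B. Hence, if ZFC is consistent, ZFC neither proves nor refutes that for every free $\omega$ there are free $\omega',\omega''$ such that $(R^{\omega'})^{\omega''}$ embeds into $R^\omega$. $\blacksquare$
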